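# Quotients of integer parts and the multiplicative group they generate

## 1. Guess: only a pair of integers can obstruct

Fix positive real numbers $\alpha\neq\beta$. For $n\in\mathbb N$ with $n\ge\max(1/\alpha,1/\beta)$ (call such $n$ *admissible*) both $\lfloor\alpha n\rfloor$ and $\lfloor\beta n\rfloor$ are positive integers. Let $\mathcal F_{\alpha,\beta}$ be the subgroup of the multiplicative group $\mathbb Q^+$ of positive rationals generated by all the quotients
$$\frac{\lfloor\alpha n\rfloor}{\lfloor\beta n\rfloor},\qquad n\ \text{admissible}.$$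
Swapping $\alpha$ and $\beta$ inverts the generators, so $\mathcal F_{\alpha,\beta}=\mathcal F_{\beta,\alpha}$.

If $\alpha,\beta$ are both integers, every generator equals $\alpha/\beta$, so the group is cyclic and far from $\mathbb Q^+$. As soon as one of the two numbers is not an integer, the quotients vary with $n$, and one guesses that there are enough of them to generate everything:

$$\text{if } \alpha\ne\beta \text{ and at least one of them is not an integer, then } \mathcal F_{\alpha,\beta}=\mathbb Q^+\ ?$$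

This is the assertion to be proved or disproved; the problem comes from the work with doi:10.1007/s10998-024-00599-w. Among the known results listed with it are $\mathcal F_{\alpha,1}=\mathbb Q^+$ for $0<\alpha<1$, $\mathcal F_{\alpha,\beta}=\mathbb Q^+$ for $0<10\alpha\le\beta<1$, and $\mathcal F_{\sqrt2,1}=\mathbb Q^+$. All of them support the guess. Let us test it by hand. Write $k\sim l$ if $k/l\in\mathcal F_{\alpha,\beta}$; this relation is compatible with multiplication, and $\mathcal F_{\alpha,\beta}=\mathbb Q^+$ means $k\sim1$ for all $k\in\mathbb N$.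

**Test 1: $(\frac12,1)$.** The choice $n=2m$ gives $m/2m$, so $2\sim1$. The choice $n=2m+1$ with $m\ge1$ gives $m\sim 2m+1$. Hence $2m\sim m$ and $2m+1\sim m$, and strong induction gives $k\sim1$ for all $k$. The guess holds.

**Test 2: $(\frac12,\frac32)$.** The choice $n=2m$ gives $m/3m$, so $3\sim1$. The choice $n=2m+1$ gives $m\sim3m+1$ for $m\ge1$. From $m=1,5,3$ we read off $4\sim1$, then $5\sim16\sim1$, then $10\sim3\sim1$; hence $2\sim1$. Now let $k\ge3$. If $3\mid k$, then $k\sim k/3$. If $k=3m+1$, then $k\sim m$. If $k\equiv2\pmod 3$, then $2k=3m+1$ with $m=(2k-1)/3<k$, and $k\sim2k\sim m$. Induction gives $k\sim1$ always. The guess holds again.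

**Test 3: $(\frac32,\frac92)$.** The choice $n=2m$ gives $3m/9m$, so $3\sim1$. The choice $n=2m+1$ gives
$$3m+1\sim 9m+4\qquad(m\ge0),$$
that is, $1\sim4$, $4\sim13$, $7\sim22$, $10\sim31$, and so on. In Test 2 everything started once we had $2\sim1$, but here $2$ does not appear. The reason is visible: apart from the relation $3\sim 1$, every number in sight is $\equiv1\pmod3$. So no combination of these relations can produce a number that is $2$ mod $3$ up to powers of $3$. The guess fails, and the next section writes this down properly.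

## 2. The residue mod $p$ as a character: the disproof

A homomorphism $f:\mathbb Q^+\to S^1$ into the unit circle is the same thing as a completely multiplicative function $f:\mathbb N\to S^1$, i.e. an arbitrary choice of values $f(\ell)\in S^1$ at the primes $\ell$. Let $\mathcal F^\perp_{\alpha,\beta}$ be the group of those $f$ that are trivial on $\mathcal F_{\alpha,\beta}$, i.e.
$$f(\lfloor\alpha n\rfloor)=f(\lfloor\beta n\rfloor)\qquad\text{for all admissible } n.$$
Characters separate the points of the discrete abelian group $\mathbb Q^+/\mathcal F_{\alpha,\beta}$. Hence $x\in\mathcal F_{\alpha,\beta}$ if and only if $f(x)=1$ for all $f\in\mathcal F^\perp_{\alpha,\beta}$, and $\mathcal F_{\alpha,\beta}=\mathbb Q^+$ if and only if $\mathcal F_{\alpha,\beta}^\perp=\{1\}$. In Test 3, the function with $f(3)=1$ and $f(n)=\pm1$ according to $n\equiv\pm1\pmod 3$ belongs to $\mathcal F^\perp$.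

**Theorem A.** $\mathcal F_{3/2,9/2}\ne\mathbb Q^+$. More generally, for an odd prime $p$, $\mathcal F_{p/2,\,p^2/2}$ has index at least $p-1$ in $\mathbb Q^+$.

**Proof.** Let $\alpha=p/2$, $\beta=p^2/2$, and let $\chi$ be any Dirichlet character mod $p$. Define $f$ by $f(\ell)=\chi(\ell)$ for primes $\ell\ne p$ and $f(p)=1$. Then $f(n)=\chi(n)$ whenever $p\nmid n$.

For $n=2m$ the generator is $pm/(p^2m)=1/p$, and $f(1/p)=1$. For $n=2m+1$ we have
$$\lfloor\alpha n\rfloor=pm+\tfrac{p-1}2,\qquad\lfloor\beta n\rfloor=p^2m+\tfrac{p^2-1}2,$$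
and both are $\equiv-\frac12\not\equiv0\pmod p$, so $f$ takes the same value at both. Thus $f\in\mathcal F^\perp_{\alpha,\beta}$. Different $\chi$ give different $f$, so $\mathbb Q^+/\mathcal F_{\alpha,\beta}$ has at least $p-1$ characters. A group of finite order $N$ has exactly $N$ characters, so the index is at least $p-1$. For $p=3$ and $\chi\neq1$ we get $f(2)=-1$, hence $2\notin\mathcal F_{3/2,9/2}$. $\blacksquare$

So the assertion is false. The rest of the lecture determines when it holds for all rational pairs, for all pairs with exactly one rational entry, and for all pairs with $1,\alpha,\beta$ linearly independent over $\mathbb Q$.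

## 3. Which primes can obstruct

Let $v_p$ be the $p$-adic valuation on the field $\mathbb Q_p$, with $v_p(0)=\infty$; $\mathbb Z_p=\{v_p\ge0\}$ and $\mathbb Z_p^*=\{v_p=0\}$. A continuous character of $\mathbb Q_p^*$ is given by a character of $\mathbb Z_p^*$ that factors through some $(\mathbb Z/p^k)^*$, together with an arbitrary value at $p$. The $f$ in Section 2 is the restriction to $\mathbb Q^+$ of such a character: $\chi$ on $\mathbb Z_p^*$, and $1$ at $p$.

**Theorem B.** Let $\alpha=a/c\ne\beta=b/c$ with $\gcd(a,b,c)=1$, $c\ge2$ (i.e. $\alpha,\beta$ are rational, not both integers). Put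
$$\Pi=\{p\text{ prime}:p^{\min(v_p(a),v_p(b))}>c\}\ \text{ if }\gcd(a,c)=\gcd(b,c)=1,\qquad\Pi=\emptyset\ \text{ otherwise.}$$
Let $\Lambda:\mathbb Q^+\to\mathbb L:=\prod_{p\in\Pi}\mathbb Q_p^*$ be the diagonal map and $H$ the closure of $\Lambda(\mathcal F_{\alpha,\beta})$. Then $H$ is open and $\Lambda$ induces an isomorphism $\mathbb Q^+/\mathcal F_{\alpha,\beta}\cong\mathbb L/H$, a finitely generated group. Consequently:

1. If exactly one of $\alpha,\beta$ is an integer, or their reduced denominators differ, or no prime power $>c$ divides $\gcd(a,b)$, then $\mathcal F_{\alpha,\beta}=\mathbb Q^+$.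
2. If $\Pi$ contains an odd prime and $a\equiv b\pmod c$, then $\mathcal F_{\alpha,\beta}\ne\mathbb Q^+$.
3. If some $p\in\Pi$ has $p>c$ and $v_p(a)=v_p(b)$, then $\mathbb Q^+/\mathcal F_{\alpha,\beta}$ is infinite.
4. For odd $a\ne b$: $\mathcal F_{a/2,b/2}=\mathbb Q^+$ if and only if $\gcd(a,b)=1$.
5. For odd primes $p$, $\mathbb Q^+/\mathcal F_{p/2,p^2/2}\cong(\mathbb Z/p)^*$. Also $\mathcal F_{4/3,40/3}=\mathbb Q^+$ although $\Pi=\{2\}$.

The set $\Pi$ is finite, since its elements divide $\gcd(a,b)$. Examples: $(\frac12,\frac22)$ has $\gcd(b,c)=2$, so $\Pi=\emptyset$; $(\frac12,\frac32)$ has $\gcd(a,b)=1$, so $\Pi=\emptyset$; $(\frac32,\frac92)$ has $3^{\min(1,2)}=3>2$, so $\Pi=\{3\}$. This matches the three tests. By part 5, $\mathcal F_{3/2,9/2}$ has index exactly $2$.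

**Theorem C.** If exactly one of $\alpha,\beta$ is rational, or if $1,\alpha,\beta$ are linearly independent over $\mathbb Q$, then $\mathcal F_{\alpha,\beta}=\mathbb Q^+$.

**Corollary.** If exactly one of $\alpha,\beta$ is an integer, then $\mathcal F_{\alpha,\beta}=\mathbb Q^+$.

The Corollary follows at once: if the non-integer entry is rational, use part 1 of Theorem B, and if it is irrational, use Theorem C. The case where $\alpha,\beta$ are both irrational and $1,\alpha,\beta$ are linearly dependent over $\mathbb Q$ is not settled here.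

## 4. The equation $f(1+un)=f(1+vn)$, and where algebra stops

Let $\alpha=a/c$, $\beta=b/c$ be as in Theorem B. For $0\le r<c$ let $\rho_r,\rho'_r\in[0,c)$ be the residues of $ar,br$ mod $c$, and put
$$A_r=\Big\lfloor\frac{ar}c\Big\rfloor=\frac{ar-\rho_r}c,\quad B_r=\Big\lfloor\frac{br}c\Big\rfloor=\frac{br-\rho'_r}c,\quad\Delta_r=aB_r-bA_r,\quad\text{so}\quad c\Delta_r=b\rho_r-a\rho'_r.\tag{1}$$
For $n=cm+r$ we have $\lfloor\alpha n\rfloor=am+A_r$ and $\lfloor\beta n\rfloor=bm+B_r$, and $n$ is admissible if $m\ge1$. So every $f\in\mathcal F^\perp_{\alpha,\beta}$ satisfies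
$$f(am+A_r)=f(bm+B_r)\qquad(m\ge1,\ 0\le r<c).\tag{2}$$
For $(\frac32,\frac92)$ and $r=1$: $A_1=1$, $B_1=4$, $\Delta_1=3\cdot4-9\cdot1=3$.

The natural first attempt is to exploit complete multiplicativity. Fix $r$, write $A=A_r$, $B=B_r$, $\Delta=\Delta_r$, take $m_1\ge1$, and put
$$u=a(bm_1+B),\qquad v=b(am_1+A),\qquad u-v=\Delta .$$
Substitute $m=m_1+n(am_1+A)(bm_1+B)$ in (2). Then
$$am+A=(am_1+A)(1+un),\qquad bm+B=(bm_1+B)(1+vn).$$
Since $f(am_1+A)=f(bm_1+B)$, we may cancel and obtain
$$f(1+un)=f(1+vn)\qquad(n\ge0).\tag{3}$$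

This is clean, but it cannot force $f=1$: if $\chi$ is a Dirichlet character modulo a common divisor of $u$ and $v$, then $\chi(1+un)=1=\chi(1+vn)$. Before we can decide which characters survive, we must know that $f$ is essentially a Dirichlet character at all, and (3) only compares values of an otherwise arbitrary function at two numbers. This is where analytic input is needed. A theorem of Tao says that if $f(a_1n+b_1)$ and $\overline{f(a_2n+b_2)}$ correlate, then $f$ resembles some $\chi(n)n^{it}$ on primes, on average. That resemblance is weak: it is unaffected if $f$ is changed at a single prime. The second ingredient, a concentration lemma, turns it into exact equality at all but finitely many primes.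

## 5. From agreement on more than half of $\mathbb N$ to a character

The lower density of $G\subseteq\mathbb N$ is $\liminf_{x\to\infty}\frac1x\#\{n\le x:n\in G\}$. For instance, the even numbers have lower density $\frac12$. For a Dirichlet character $\chi$ mod $q$ let $\tilde\chi$ be the completely multiplicative function with $\tilde\chi(p)=\chi(p)$ if $p\nmid q$ and $\tilde\chi(p)=1$ if $p\mid q$, so that $\tilde\chi$ has values in $S^1$. For $\chi$ the nontrivial character mod $3$, $\tilde\chi$ is exactly the $f$ of Test 3.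

For unimodular functions $F,G$ on the primes put
$$\mathbb D(F,G;x)^2=\frac12\sum_{p\le x}\frac{|F(p)-G(p)|^2}p=\sum_{p\le x}\frac{1-\mathrm{Re}\,F(p)\overline{G(p)}}p .$$
By Minkowski's inequality $\mathbb D(\cdot,\cdot;x)$ satisfies the triangle inequality, and it is nondecreasing in $x$. If $F$ and $G$ differ at one prime only, $\mathbb D$ stays bounded. If $F=1$, $G=-1$, then $\mathbb D^2=2\sum_{p\le x}1/p\to\infty$.

We use two published results here.

**Tao's theorem** (Forum Math. Pi 4 (2016), e8, Theorem 1.3). Let $a_1,a_2\in\mathbb N$, $b_1,b_2\in\mathbb Z$, $a_1b_2\ne a_2b_1$, $\varepsilon>0$, and let $A$ be sufficiently large depending on these. Let $x\ge\omega\ge A$ and let $g_1,g_2$ be multiplicative with $|g_i|\le1$ and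
$$\sum_{p\le x}\frac{1-\mathrm{Re}\,g_1(p)\overline{\chi(p)}p^{-it}}p\ge A$$
for all Dirichlet characters $\chi$ of period $\le A$ and all real $|t|\le Ax$. Then $\big|\sum_{x/\omega<n\le x}\frac{g_1(a_1n+b_1)g_2(a_2n+b_2)}n\big|\le\varepsilon\log\omega$.

**Vinogradov–Korobov bound** (Richert 1967; see Titchmarsh §6.19). $\zeta(1+i\tau)\ll(\log|\tau|)^{2/3}$ for $|\tau|\ge2$.

We need the second bound slightly to the right of the line $\mathrm{Re}\,s=1$:
$$|\zeta(\sigma+i\tau)|\ll(\log(|\tau|+2))^{2/3}\qquad\text{uniformly for }1\le\sigma\le2,\ |\tau|\ge1.\tag{4}$$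
To get it, consider $\Phi(s)=(s-1)\zeta(s)\big/\big((s+1)\log^{2/3}(s+2)\big)$ on $\mathrm{Re}\,s\ge1$. There $\mathrm{Re}\log(s+2)\ge\log3>0$, so the power is defined and $\Phi$ is analytic, since the pole of $\zeta$ is cancelled. The classical bound $\zeta(s)\ll\log(|s|+2)$ away from $s=1$ gives $\Phi(s)=O(\log(|s|+2))$. On $\mathrm{Re}\,s=1$, $\Phi$ is bounded: by the bound above for $|\tau|\ge2$, by continuity for $|\tau|\le2$. By Phragmén–Lindelöf in the half plane, $\Phi$ is bounded. For $1\le\sigma\le2$ and $|\tau|\ge1$ we have $|s+1|\le|s-1|+2\le3|s-1|$ and $|\log(s+2)|\ll\log(|\tau|+2)$, which gives (4).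

**Lemma 1.** Let $f:\mathbb N\to S^1$ be completely multiplicative, $a_1,a_2\ge1$, $b_1,b_2\ge0$ integers with $a_1b_2\ne a_2b_1$, and suppose that $\{n:f(a_1n+b_1)=f(a_2n+b_2)\}$ has lower density $\delta>\frac12$. Then there are a Dirichlet character $\chi$ and $t\in\mathbb R$ such that, writing $f(p)\overline{\tilde\chi(p)}p^{-it}=e^{i\theta_p}$ with $|\theta_p|\le\pi$, we have $\sum_p\theta_p^2/p<\infty$.

**Step 1: apply Tao's theorem at every scale $x$.** Let $G$ be the set of agreement. On $G$ the product $f(a_1n+b_1)\overline{f(a_2n+b_2)}$ is $1$; elsewhere its real part is at least $-1$. By partial summation $\sum_{n\le x,\,n\in G}\frac1n\ge(\delta-o(1))\log x$, hence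
$$\mathrm{Re}\sum_{1<n\le x}\frac{f(a_1n+b_1)\overline{f(a_2n+b_2)}}n\ge(2\delta-1-o(1))\log x .$$
For large $x$ this exceeds $\varepsilon\log x$ with $\varepsilon=(2\delta-1)/2$. So in Tao's theorem with $\omega=x$, $g_1=f$, $g_2=\bar f$, and a fixed suitable $A$, the hypothesis on $g_1$ must fail. For all large $x$ there are $\chi_x$ of period $\le A$ and $|t_x|\le Ax$ with $\sum_{p\le x}(1-\mathrm{Re}\,f(p)\overline{\chi_x(p)}p^{-it_x})/p<A$. Replacing $\chi_x$ by $\tilde\chi_x$ changes only terms with $p\mid q\le A$, each from $1/p$ to at most $2/p$. The total increase is at most $\sum_{p\le A}1/p\le A$, so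
$$\mathbb D(f,\tilde\chi_xn^{it_x};x)^2\le2A .$$

**Step 2: $t_x$ hardly moves when $x$ grows to $x'\le x^2$.** Let $x\le x'\le x^2$. By monotonicity $\mathbb D(f,\tilde\chi_{x'}n^{it_{x'}};x)^2\le2A$ too, so $\mathbb D(\tilde\chi_xn^{it_x},\tilde\chi_{x'}n^{it_{x'}};x)\le2\sqrt{2A}$. With $k=\lfloor A\rfloor!$, the order of each of the two characters divides $k$, so $\tilde\chi^k=1$. Since $|z^k-w^k|\le k|z-w|$ on $S^1$, with $\tau=k(t_x-t_{x'})$ we get
$$C_1:=8k^2A\ \ge\ \sum_{p\le x}\frac{1-\cos(\tau\log p)}p,\qquad|\tau|\le2kAx^2.$$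
The right side equals $\log\log x-\log|\zeta(1+\frac1{\log x}+i\tau)|+O(1)$ uniformly in $\tau$. Indeed $\sum_{p\le x}1/p=\log\log x+O(1)$, and the Euler product gives $\log|\zeta(s)|=\mathrm{Re}\sum_pp^{-s}+O(1)$ for $\mathrm{Re}\,s>1$. Replacing $p^{-1-i\tau}$ by $p^{-1-1/\log x-i\tau}$ for $p\le x$ costs at most $\sum_{p\le x}\frac{\log p}{p\log x}=O(1)$. Finally, the primes in $(x^j,x^{j+1}]$ contribute at most $e^{-j}\cdot O(1)$ to $\sum_{p>x}p^{-1-1/\log x}$, so this tail is $O(1)$.

If $|\tau|\ge1$, then (4) gives $|\zeta|\ll_A(\log x)^{2/3}$, so the sum is at least $\frac13\log\log x-O_A(1)$, impossible for large $x$. If $0<|\tau|\le1$, then $|\zeta(s)|\ll1/|s-1|\le1/|\tau|$ near the pole, so $\log(|\tau|\log x)\le C_1+O(1)$. In all cases, for some $x_1$ and $C_2$,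
$$|t_x-t_{x'}|\le\frac{C_2}{\log x}\qquad(x_1\le x\le x'\le x^2).$$

**Step 3: pass to a limit.** Put $x_j=x_1^{2^{j-1}}$, so $x_{j+1}=x_j^2$ and $\log x_j$ doubles with each step. Summing the geometric series, $t_{x_j}$ converges to some $t$ with $|t_{x_j}-t|\le2C_2/\log x_j$. There are finitely many characters of period $\le A$, so one $\chi$ equals $\chi_{x_j}$ for infinitely many $j$. For these $j$, from $1-\cos y\le y^2/2$ and $\sum_{p\le x}\frac{\log^2p}p\le\log x\sum_{p\le x}\frac{\log p}p\ll\log^2x$ we get $\mathbb D(n^{it_{x_j}},n^{it};x_j)=O(1)$. Hence $\mathbb D(f,\tilde\chi n^{it};x_j)=O(1)$ along a sequence tending to infinity, and by monotonicity $\sum_p|e^{i\theta_p}-1|^2/p<\infty$. Since $|e^{i\theta}-1|=2|\sin(\theta/2)|\ge\frac2\pi|\theta|$ for $|\theta|\le\pi$, the lemma follows. $\square$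

## 6. Concentration around a value that does not see the sequence

Let $h(p)=e^{i\theta_p}$ with $\sum\theta_p^2/p<\infty$, extended completely multiplicatively. The values $h(k)$ over integers $k$ without small prime factors turn out to concentrate near a single point of $S^1$. That point may drift with the size of $k$, but, and this is what we exploit, it is the same for every reasonable sequence.

A strongly additive function is one of the form $F(x)=\sum_{p\mid x}F(p)$; for instance, $F(p)=1$ for all $p$ gives the number of distinct prime factors.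

**Turán–Kubilius inequality** (see Elliott, *Probabilistic Number Theory I*). For strongly additive real $F$,
$$\sum_{x\le X}\Big|F(x)-\sum_{p\le X}\frac{F(p)}p\Big|^2\le C_0X\sum_{p\le X}\frac{F(p)^2}p ,\qquad C_0\text{ absolute}.$$

**Lemma 2.** Let $h$ be completely multiplicative, $h(p)=e^{i\theta_p}$, $|\theta_p|\le\pi$, $\sum\theta_p^2/p<\infty$. Put $\sigma(w)=\sum_{p>w}\theta_p^2/p$ and $\eta_w(M)=\sum_{w<p\le M}\theta_p/p$. Let $w\in\mathbb N$ and let $(x_j)_{j\ge1}$ be positive integers such that for some $C\ge1$: $x_j\le Cj$; each value is taken at most $C$ times; $x_j=gk_j$ with $g$ fixed, all primes of $g$ are $\le w$, and no prime $\le w$ divides $k_j$; for distinct primes $p,p'>w$ the sets $\{j:p\mid k_j\}$, $\{j:pp'\mid k_j\}$ have densities $\frac1p$, $\frac1{pp'}$, and $\{j:p^2\mid k_j\}$ has upper density $\le\frac1{p^2}$. Then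
$$\limsup_{M\to\infty}\frac1M\sum_{j\le M}\big|h(k_j)-e^{i\eta_w(M)}\big|\le\varepsilon(w):=\sqrt{\sigma(w)}+6w^{-1/2}.\tag{5}$$

Note that $\varepsilon(w)\to0$ as $w\to\infty$, and that $\eta_w(M)$ does not depend on $(x_j)$. We may take $C$ to be an integer. Choose an integer $W>w$ with $W\ge C^2w$ and $C^2C_0\sigma(W)\le1/w$.

**Step 1: discard the non-squarefree $k_j$.** If $p^2\mid k_j$, then $p>w$. For $w<p\le W$ the density hypothesis applies. For $p>W$, at most $CM/p^2$ integers up to $CM$ are divisible by $p^2$, and each is a value $x_j$ at most $C$ times. So the set of $j$ with $p^2\mid k_j$ for some $p$ has upper density at most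
$$\sum_{w<p\le W}\frac1{p^2}+C^2\sum_{p>W}\frac1{p^2}\le\frac1w+\frac{C^2}W\le\frac2w .$$
Each such $j$ contributes at most $2$ to the sum in (5), in total at most $4/w$ in the mean.

**Step 2: variance of the middle primes.** For the other $j$, $h(k_j)=e^{i(S_1+S_2)}$ with
$$S_1=\sum_{p\mid k_j,\ w<p\le W}\theta_p,\qquad S_2=\sum_{p\mid x_j,\ p>W}\theta_p ,$$
because a prime $p>W$ does not divide $g$. Put $\mu_1=\sum_{w<p\le W}\theta_p/p$. Expand the square of the finite sum $S_1-\mu_1=\sum\theta_p(1_{p\mid k_j}-\frac1p)$. The density hypotheses say that the indicators have means $\frac1p$ and are uncorrelated, so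
$$\lim_{M\to\infty}\frac1M\sum_{j\le M}|S_1-\mu_1|^2=\sum_{w<p\le W}\theta_p^2\Big(\frac1p-\frac1{p^2}\Big)\le\sigma(w).$$

**Step 3: variance of the large primes.** Put $\mu_2=\sum_{W<p\le CM}\theta_p/p$. All $x_j$ with $j\le M$ are at most $CM$, each value occurring at most $C$ times. Turán–Kubilius, with $F(p)=\theta_p$ for $p>W$ and $F(p)=0$ otherwise, gives
$$\frac1M\sum_{j\le M}|S_2-\mu_2|^2\le\frac CM\sum_{x\le CM}\Big|\sum_{p\mid x,\,p>W}\theta_p-\mu_2\Big|^2\le C^2C_0\sigma(W)\le\frac1w .$$

**Step 4: combine.** We have $\mu_1+\mu_2=\eta_w(CM)=\eta_w(M)+o(1)$, because $\sum_{M<p\le CM}|\theta_p|/p\le\pi\sum_{M<p\le CM}1/p\to0$. With $|e^{iy}-e^{iz}|\le|y-z|$ and Cauchy–Schwarz, the mean in (5) is at most $\frac4w+\sqrt{\sigma(w)}+w^{-1/2}+o(1)\le\varepsilon(w)+o(1)$. $\square$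

## 7. Rational pairs: every $f\in\mathcal F^\perp$ is a product of $p$-adic characters

From here to the end of Section 9, $\alpha=a/c$ and $\beta=b/c$ are as in Theorem B, $f\in\mathcal F^\perp_{\alpha,\beta}$, and we use the notation (1), (2).

**Step 1: some $\Delta_r$ is nonzero.** This is needed for Lemma 1. Suppose, by (1), that $b\rho_r=a\rho'_r$ for all $r$. If $c\mid a$, all $\rho_r$ vanish, hence so do all $\rho'_r$, and $c\mid b$, contradicting $\gcd(a,b,c)=1$ and $c\ge2$. So $c\nmid a$, and likewise $c\nmid b$. With $g=\gcd(a,c)$ and $g'=\gcd(b,c)$, both less than $c$, the values of $\rho_r$ are $0,g,\dots,c-g$ and those of $\rho'_r$ are $0,g',\dots,c-g'$. The sets $\{b\rho_r\}$ and $\{a\rho_r'\}$ coincide. Comparing smallest positive elements and largest elements gives $bg=ag'$ and $b(c-g)=a(c-g')$. Adding, $bc=ac$, so $a=b$, a contradiction.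

Fix $r$ with $\Delta=\Delta_r\ne0$ until the end of Step 3, and write $A=A_r$, $B=B_r$. By (2), Lemma 1 applies with the forms $am+A$, $bm+B$ and density $1$. We get $\chi$ mod $q$, $t$ and $\theta_p$; let $h$ be completely multiplicative with $h(p)=e^{i\theta_p}$. Then
$$f(n)=\chi(n)h(n)n^{it}\qquad\text{for }\gcd(n,q)=1 .$$

**Step 2: $t=0$.** Fix $m_1\ge1$ and the resulting $u,v$ in (3). Let $w>\max(u,v,q)$ be an integer and $L=q\prod_{p\le w}p$; consider
$$x_j=1+uLj,\qquad x'_j=1+vLj .$$
Both are $\equiv1$ mod $q$ and have no prime factor $\le w$. A prime $p>w$ does not divide $uvL$, so by the Chinese remainder theorem both sequences satisfy the density hypotheses of Lemma 2 with $g=1$; the growth and multiplicity hypotheses are clear. By (3) with $n=Lj$,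
$$h(x_j)x_j^{it}=h(x'_j)x_j'^{\,it},\qquad\text{so}\qquad\big|(x_j/x_j')^{it}-1\big|=|h(x'_j)-h(x_j)| .$$
In the mean over $j\le M$, $h(x_j)$ and $h(x_j')$ are both within $\varepsilon(w)+o(1)$ of the same number $e^{i\eta_w(M)}$. As $x_j/x'_j\to u/v$, we get $|(u/v)^{it}-1|\le2\varepsilon(w)$. Letting $w\to\infty$, $(u/v)^{it}=1$, i.e.
$$t\log\frac{abm_1+aB}{abm_1+bA}\in2\pi\mathbb Z\qquad\text{for every }m_1\ge1 .$$
These logarithms are nonzero, since $u\ne v$, and tend to $0$ as $m_1\to\infty$. Hence $t=0$.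

**Step 3: $f(p_0)=\chi(p_0)$ for every prime $p_0\nmid D:=quv|u-v|$, where $m_1=1$.** We use (3) with $1+un$ divisible by $p_0$ exactly once and $1+vn$ prime to $p_0$. Let $w>\max(u,v,q,p_0)$ be an integer and let $n$ run in increasing order through the positive integers with
$$n\equiv0\ \Big(\mathrm{mod}\ q\prod_{p\le w,\,p\ne p_0}p\Big),\qquad n\equiv\nu\ (\mathrm{mod}\ p_0^2),\qquad\text{where }u\nu\equiv p_0-1\ (\mathrm{mod}\ p_0^2).$$
This is one residue class, since $p_0\nmid uq$. Then $1+un\equiv p_0$ mod $p_0^2$, so $1+un=p_0k$ with $p_0\nmid k$, and $k$ has no prime factor $\le w$. From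
$$u(1+vn)=(u-v)+v(1+un)\equiv u-v\not\equiv0\pmod{p_0}$$
we see that $1+vn$ has no prime factor $\le w$ either. Both $1+un$ and $1+vn$ are $\equiv1$ mod $q$, so (3) reads $h(p_0)h(k)=h(1+vn)$. Lemma 2 applies to $1+un$ with $g=p_0$ and to $1+vn$ with $g=1$: again primes $p>w$ divide neither $u$, $v$ nor the modulus of the progression. Both $h(k)$ and $h(1+vn)$ are near the same $e^{i\eta_w(M)}$ in the mean, so $|h(p_0)-1|\le2\varepsilon(w)\to0$. Thus $h(p_0)=1$ and $f(p_0)=\chi(p_0)$.

**Step 4: local factorization.** Let $S$ be the set of primes dividing $D$. As $q\mid D$, we may view $\chi$ as a character mod $D$ and factor it as $\prod_{p\in S}\chi_p$ with $\chi_p$ of $p$-power modulus. Let $\omega_p$ be the continuous character of $\mathbb Q_p^*$ that equals $\chi_p$ on $\mathbb Z_p^*$ and has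
$$\omega_p(p):=f(p)\prod_{p'\in S,\,p'\ne p}\chi_{p'}(p)^{-1} .$$
Then
$$f(n)=\prod_{p\in S}\omega_p(n)\qquad(n\in\mathbb Q^+).\tag{6}$$
It suffices to compare at primes. At $\ell\notin S$ the right side is $\prod\chi_p(\ell)=\chi(\ell)=f(\ell)$. At $p\in S$ it is $\omega_p(p)\prod_{p'\ne p}\chi_{p'}(p)=f(p)$.

For the $f$ of Test 3 this is the single factor at $p=3$; the other factors are trivial.

## 8. Rational pairs: only primes in $\Pi$ carry a nontrivial factor

**Step 5: zeros of the linear forms kill characters.** We claim: *if $\omega_p\ne1$ and $\Delta_r\ne0$, then $v_p(A_r)<v_p(a)$ and $v_p(B_r)<v_p(b)$.* Here $r$ is any index with $\Delta_r\neq0$. The reason is that if $am+A_r$ had a zero in $\mathbb Z_p$, then near this zero it would take arbitrary values while $bm+B_r$ stays put.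

Suppose $v_p(A_r)\ge v_p(a)$, i.e. $x_0:=-A_r/a\in\mathbb Z_p$. Then $bx_0+B_r=\Delta_r/a\ne0$. As $\omega_p$ is locally constant, we can fix $j$ so large that $\omega_p(bm+B_r)=\omega_p(\Delta_r/a)$ whenever $m\equiv x_0$ mod $p^j$. Let $0\ne z\in\mathbb Z_p$. For $N$ large depending on $z$, choose an integer $m\ge1$ with
$$m\equiv x_0+p^jz\ (\mathrm{mod}\ p^N),\qquad m\equiv1\ (\mathrm{mod}\ p'^N)\ \text{ for }p'\in S\setminus\{p\}.$$
Since $am+A_r=a(m-x_0)=ap^jz(1+p^{N-j}y/z)$ with some $y\in\mathbb Z_p$, we have $\omega_p(am+A_r)=\omega_p(ap^j)\omega_p(z)$ for $N$ large. For $p'\ne p$ the numbers $a+A_r$, $b+B_r$ are positive, hence nonzero in $\mathbb Q_{p'}$, so for $N$ large $\omega_{p'}\big(\frac{am+A_r}{bm+B_r}\big)$ has its value at $m=1$. Now (2) and (6) say that the product of all these factors is $1$, i.e. $\mathrm{const}\cdot\omega_p(z)=1$, where the constant does not depend on $z$. The choice $z=1$ gives $\mathrm{const}=1$, so $\omega_p(z)=1$ for all $0\ne z\in\mathbb Z_p$, and $\omega_p=1$,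 a contradiction. The statement for $B_r$ and $b$ follows by exchanging the two forms.

**Step 6: $\omega_p\ne1$ implies $p\nmid c$ and $\gcd(a,c)=\gcd(b,c)=1$.** Apply Step 5 with an $r$ from Step 1: $v_p(a)>v_p(A_r)\ge0$, so $p\mid a$; likewise $p\mid b$. As $\gcd(a,b,c)=1$, $p\nmid c$. Next, let $0\le r<c$ and $c\mid ar$. Then $-A_r/a=-r/c\in\mathbb Z_p$, so $\Delta_r=0$ by Step 5. By (1), $a\rho'_r=b\rho_r=0$, so $c\mid br$. By symmetry, $c\mid ar\iff c\mid br$ for $0\le r<c$. If $g=\gcd(a,c)>1$, take $r=c/g$: then $c\mid ar$, so $c\mid bc/g$, so $g\mid b$ and $g\mid\gcd(a,b,c)=1$, a contradiction. So $\gcd(a,c)=1$, and likewise $\gcd(b,c)=1$.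

**Step 7: $\omega_p\ne1$ implies $p\in\Pi$.** Put $P_a=p^{v_p(a)}$, $P_b=p^{v_p(b)}$, $a=P_aa'$, $b=P_bb'$. Since $cA_r=ar-\rho_r$ and $p\nmid c$, we have $v_p(A_r)\ge v_p(a)\iff P_a\mid\rho_r$, and similarly for $b$. So Step 5 says
$$\text{for every }1\le r<c:\quad b\rho_r=a\rho'_r\ \text{ or }\ (P_a\nmid\rho_r\text{ and }P_b\nmid\rho'_r).\tag{7}$$
By Step 6, as $r$ runs through $1,\dots,c-1$, so do $\rho_r$ and $\rho'_r$.

Suppose $P_a<c$. Choose $r$ with $\rho_r=P_a$. By (7), $b\rho_r=a\rho'_r$, i.e. $\rho'_r=P_bb'/a'$. As $\gcd(a',P_b)=1$, this forces $a'\mid b'$, and then $P_b\le\rho'_r<c$. Now choose $r$ with $\rho'_r=P_b$. By (7), $\rho_r=P_aa'/b'$, so $b'\mid a'$. Hence $a'=b'$, and $P_a\ne P_b$ since $a\ne b$. Both $P_a,P_b$ are $<c$, so the situation is symmetric and we may assume $P_a<P_b<c$. Let $i=\lceil c/P_b\rceil$. Since $p\mid P_b$ and $p\nmid c$, the quotient $c/P_b$ is not an integer, so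
$$c<iP_b<c+P_b<2c,\qquad iP_a\le\frac{iP_b}p<\frac{2c}p\le c .$$
As $\gcd(a',c)=1$, we can take $r\equiv i\,a'^{-1}$ mod $c$. Then $ar\equiv iP_a$ and $br\equiv iP_b$ mod $c$, so $\rho_r=iP_a$ and $\rho'_r=iP_b-c$; in particular $r\neq0$. Since $P_a\mid\rho_r$, (7) forces $b\rho_r=a\rho'_r$. Dividing by $a'=b'$, $P_b\,iP_a=P_a(iP_b-c)$, so $c=0$, a contradiction. Hence $P_a\ge c$, and by symmetry $P_b\ge c$. Equality is impossible, because $p$ divides $P_a$ and $P_b$ but not $c$. So $P_a,P_b>c$, and with Step 6 this says $p\in\Pi$.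

## 9. Rational pairs: the quotient group and its consequences

**Step 8: the kernel of $\mathbb Q^+\to\mathbb L/H$ is $\mathcal F_{\alpha,\beta}$.** If $x\in\mathcal F_{\alpha,\beta}$ then $\Lambda(x)\in H$. Conversely, by (6) and Step 7, every $f\in\mathcal F^\perp_{\alpha,\beta}$ is $\omega\circ\Lambda$ with $\omega=\prod_{p\in\Pi}\omega_p$ continuous on $\mathbb L$ (put $\omega_p=1$ for $p\in\Pi\setminus S$). This $\omega$ is trivial on $\Lambda(\mathcal F_{\alpha,\beta})$, hence on $H$. So if $\Lambda(x)\in H$, then $f(x)=1$ for all $f\in\mathcal F_{\alpha,\beta}^\perp$, and $x\in\mathcal F_{\alpha,\beta}$ by Section 2.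

**Step 9: $H$ is open.** If $\Pi=\emptyset$, there is nothing to show. Otherwise $\gcd(a,c)=\gcd(b,c)=1$. Take $r$ with $\Delta_r\ne0$; then $r\ne0$. Let $p\in\Pi$. Then $p\nmid c$ and $1\le\rho_r<c<p^{v_p(a)}$, so $v_p(\rho_r)<v_p(a)$, and from $cA_r=ar-\rho_r$ we get $v_p(A_r)=v_p(\rho_r)<v_p(a)$. In particular $A_r\ne0$. Likewise $v_p(B_r)<v_p(b)$. Hence $\mu\mapsto\frac{a\mu+A_r}{b\mu+B_r}$ is a continuous map $\mathbb Z_p\to\mathbb Q_p^*$. For integers $\mu=m\ge1$ these fractions are generators of $\mathcal F_{\alpha,\beta}$, and $\mathbb N$ is dense in $\prod_{p\in\Pi}\mathbb Z_p$, so $H$ contains all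
$$\Big(\frac{a\mu_p+A_r}{b\mu_p+B_r}\Big)_{p\in\Pi},\qquad\mu_p\in\mathbb Z_p .$$
Divide by the element with all $\mu_p=0$, and let only one $\mu_p$ be nonzero: $H$ contains the elements with $p$-coordinate
$$\frac{1+x\mu}{1+y\mu},\qquad\mu\in\mathbb Z_p,\qquad x=\frac a{A_r}\ne y=\frac b{B_r},\quad x,y\in p\mathbb Z_p,$$
and all other coordinates $1$. The inequality $x\ne y$ is $\Delta_r\ne0$. A fractional linear map with $x\ne y$ is injective, so the elements of $\mathbb Z_p^*$ that lie in $H$ (placed in coordinate $p$) form an infinite closed subgroup $K_p$ of $\mathbb Z_p^*$. Now $\mathbb Z_p^*$ has a subgroup $U\cong\mathbb Z_p$ of finite index ($U=1+p\mathbb Z_p$ for odd $p$, $U=1+4\mathbb Z_2$ for $p=2$). The group $K_p\cap U$ has finite index in $K_p$, so it is infinite. A closed subgroup of $\mathbb Z_p$ containing some $z\ne0$ contains $z\mathbb Z_p$ and is open. So $K_p$ is open, $H\supseteq\prod_{p\in\Pi}K_p$, and $H$ is open.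

**Step 10: surjectivity and finite generation.** First, $\Lambda(\mathbb Q^+)$ is dense in $\mathbb L$: given $(z_p)_{p\in\Pi}$, put $R=\prod_{p\in\Pi}p^{v_p(z_p)}$; each $z_p/R$ is a unit of $\mathbb Z_p$, so there are positive integers $n$ congruent to $z_p/R$ modulo $p^N$ for all $p\in\Pi$, and $Rn$ approximates $(z_p)$. Each coset of $H$ is open, so it meets $\Lambda(\mathbb Q^+)$, and $\mathbb Q^+\to\mathbb L/H$ is onto. With Step 8, $\mathbb Q^+/\mathcal F_{\alpha,\beta}\cong\mathbb L/H$. By Step 9 this is a quotient of $\prod_{p\in\Pi}\mathbb Q_p^*/K_p$ with $K_p\subseteq\mathbb Z_p^*$ open. Each factor is an extension of $\mathbb Z$ by a finite group, so $\mathbb L/H$ is finitely generated.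

**Proof of consequence 1.** In each listed case $\Pi=\emptyset$, so $\mathbb L$ is trivial. Indeed, if exactly one of the numbers, say $a/c$, is an integer, then $\gcd(a,c)=c>1$. The reduced denominators are $c/\gcd(a,c)$ and $c/\gcd(b,c)$; if they differ, the two gcds are not both $1$. The third case is immediate from the definition of $\Pi$.

**Proof of consequence 2.** Let $p\in\Pi$ be odd and $a\equiv b$ mod $c$. If $c\nmid n$, then $an$ and $bn$ have the same residue $\rho\in[1,c-1]$ mod $c$, and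
$$\lfloor\alpha n\rfloor=-\frac\rho c\Big(1-\frac{an}\rho\Big),\qquad\lfloor\beta n\rfloor=-\frac\rho c\Big(1-\frac{bn}\rho\Big).$$
As $\rho<c<p^{\min(v_p(a),v_p(b))}$, both $\frac{an}\rho$ and $\frac{bn}\rho$ lie in $p\mathbb Z_p$, so the quotient lies in $1+p\mathbb Z_p$. If $c\mid n$, the quotient is $a/b$. If $v_p(a)\ne v_p(b)$, let $\omega$ be a nontrivial character mod $p$ on $\mathbb Z_p^*$ (it exists as $p$ is odd) and choose $\omega(p)\in S^1$ with $\omega(a/b)=1$; this is possible since $a/b$ is a unit times a nonzero power of $p$. If $v_p(a)=v_p(b)$, let $\omega=z^{v_p}$ with $z\in S^1$, $z\ne1$. In both cases $\omega$ restricted to $\mathbb Q^+$ is nontrivial and lies in $\mathcal F_{\alpha,\beta}^\perp$.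

**Proof of consequence 3.** Let $p\in\Pi$, $p>c$, $v_p(a)=v_p(b)$. If $c\nmid n$, the residues of $an,bn$ mod $c$ lie in $[1,c-1]$, so they are prime to $p$, while $p\mid a$, $p\mid b$ and $p\nmid c$. Hence $v_p(\lfloor\alpha n\rfloor)=v_p(\lfloor\beta n\rfloor)=0$. If $c\mid n$, the valuations agree since $v_p(a)=v_p(b)$. So $z^{v_p}\in\mathcal F_{\alpha,\beta}^\perp$ for every $z\in S^1$. These are infinitely many characters, and the quotient is infinite.

**Proof of consequence 4.** Here $c=2$, $\gcd(a,b,2)=1$, $\gcd(a,2)=\gcd(b,2)=1$, and $\Pi$ is the set of primes dividing $\gcd(a,b)$, all odd. Also $a\equiv b$ mod $2$. If $\gcd(a,b)=1$, use consequence 1; otherwise use consequence 2.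

**Proof of consequence 5.** For $(p/2,p^2/2)$ we have $\Pi=\{p\}$. The even $n$ give $a/b=p^{-1}\in H$. The odd $n$ give $\frac{pn-1}{p^2n-1}=\frac{1-pn}{1-p^2n}\in1+p\mathbb Z_p$, and $n=1$ gives $\frac1{1+p}$, whose inverse topologically generates $1+p\mathbb Z_p$. So $H=p^{\mathbb Z}\cdot(1+p\mathbb Z_p)$ and $\mathbb L/H\cong\mathbb Z_p^*/(1+p\mathbb Z_p)\cong(\mathbb Z/p)^*$.

For $(4/3,40/3)$: $a=4$, $b=40$, $c=3$, $\gcd(4,40)=4$ and $2^2>3$, so $\Pi=\{2\}$. The group $H\subseteq\mathbb Q_2^*$ contains $\frac1{13}$ ($n=1$), $\frac6{66}=\frac1{11}$ ($n=5$) and $\frac4{40}=\frac1{10}$ ($n=3$). Since $13^2=1+8\cdot21$ topologically generates $1+8\mathbb Z_2$, and $13\equiv5$, $11\equiv3$ generate $(\mathbb Z/8)^*$, we get $\mathbb Z_2^*\subseteq H$. From $10=2\cdot5\in H$ then $2\in H$. So $H=\mathbb Q_2^*$ and $\mathcal F_{4/3,40/3}=\mathbb Q^+$. This proves Theorem B. $\blacksquare$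

## 10. Irrational entries: why one prime and one multiplier give too little

Now let $f\in\mathcal F^\perp_{\alpha,\beta}$ with $\alpha,\beta$ as in Theorem C. By symmetry there are two cases.

In **Case I**, $\beta=b/c$ is rational and $\alpha$ is irrational. Replacing $n$ by $cn$ and putting $\eta=c\alpha$, we get
$$f(\lfloor\eta n\rfloor)=Kf(n),\qquad K=f(b),\quad n\ge n_1,\quad\eta\text{ irrational}.\tag{8}$$

In **Case II**, $1,\alpha,\beta$ are linearly independent over $\mathbb Q$, and
$$f(\lfloor\alpha n\rfloor)=f(\lfloor\beta n\rfloor)\qquad(n\ge n_1).\tag{9}$$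

Lemma 1 needs two linear forms, and $\lfloor\eta n\rfloor$ is not linear in $n$. So we try to manufacture from (8) a relation $f(y+1)=f(y)$. A sensible attempt: let $p$ be a prime, $y=pv$, and look for $m$ with $\lfloor\eta m\rfloor=v$ and $\lfloor\eta pm\rfloor=y+1$. Then (8) gives $f(v)=Kf(m)$ and $f(y+1)=Kf(p)f(m)$, so $f(y+1)=f(p)f(v)=f(y)$. With $Y=(y+1)/\eta$, the condition on $pm$ says that $Y\le pm<Y+1/\eta$. If we look for the smallest integer $\geq Y$, we need $\lceil Y\rceil-Y<1/\eta$ and $p\mid\lceil Y\rceil$. By equidistribution of $Y$ modulo $p$, as $v$ varies, this happens for a proportion $\min(1,1/\eta)/p\le\frac12$ of the multiples $y$ of $p$, while Lemma 1 demands a proportion greater than $\frac12$. This is where the attempt stops.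

The way past this point is to allow a multiplier $d$: ask for $\lfloor\eta m\rfloor=dv$ and $\lfloor\eta pm\rfloor=d(y+1)$, since $f(d)$ cancels. For one prime $p$ there are about $p$ multipliers $d$, each succeeding on a different residue class mod $p$ if we are careful. Together they succeed with probability bounded below independently of $p$. Then we use many primes, which behave independently, to push the failure probability below any $\varepsilon$.

**Proposition 3.** In both cases, for every $\varepsilon>0$ there is $D\ge1$ such that $\{z\in\mathbb N:f(Dz+1)=f(Dz)\}$ has lower density $\ge1-\varepsilon$.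

We recall Weyl's theorem: if $1,\theta_1,\dots,\theta_k$ are linearly independent over $\mathbb Q$, then $(n\theta_1,\dots,n\theta_k)$ plus any constant vector is equidistributed in $\mathbb R^k/\mathbb Z^k$. Consequently the density of $n$ for which the point lies in a set with boundary of measure zero is the measure of that set. Notation: for $\zeta\in(0,1)$ and $d\in\mathbb N$, $\kappa_d(\zeta)=\lceil d\zeta\rceil-d\zeta\in[0,1)$; for example $\kappa_3(0.5)=0.5$. The letter $\ell$ denotes primes, and we use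
$$\sum_\ell\frac1{\ell^2}<\frac14+\sum_{k\ge1}\frac1{(2k+1)^2}=\frac14+\frac{\pi^2}8-1<\frac12 .\tag{10}$$

## 11. The shift relation when $\eta$ is irrational

This section proves Proposition 3 in Case I.

**Step 1: a sufficient condition for $f(y+1)=f(y)$.** Let $p\mid y$, $y=pv$, $Y=(y+1)/\eta$ (irrational), $\xi=\{Y\}$, and $1\le d\le p-1$. Suppose
$$\kappa_d(\xi)<1/\eta\qquad\text{and}\qquad p\mid d\lfloor Y\rfloor+\lceil d\xi\rceil.\tag{11}$$
Put $m=(d\lfloor Y\rfloor+\lceil d\xi\rceil)/p$. Then $pm-dY=\kappa_d(\xi)\in[0,1/\eta)$, so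
$$\eta pm=d(y+1)+\eta\kappa_d(\xi)\in[d(y+1),\,d(y+1)+1),\qquad\eta m\in\Big[dv+\frac dp,\,dv+\frac{d+1}p\Big)\subset[dv,dv+1).$$
If $m\ge n_1$, then (8) at $m$ and at $pm$ gives $f(d)f(v)=Kf(m)$ and $f(d)f(y+1)=Kf(p)f(m)$. Hence $f(y+1)=f(p)f(v)=f(y)$.

**Step 2: different multipliers use different residues.** Let
$$\mathcal E_p(\xi)=\{1\le d\le p-1:\kappa_d(\xi)<1/\eta,\ \gcd(d,\lceil d\xi\rceil)=1\},$$
and for $d\in\mathcal E_p(\xi)$ let $a_d\in\mathbb Z/p$ solve $da_d+\lceil d\xi\rceil\equiv0$. If $\lfloor Y\rfloor\equiv a_d$ mod $p$, then (11) holds for $d$. The $a_d$ are distinct: if $a_d=a_{d'}$, then $p$ divides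
$$d'\lceil d\xi\rceil-d\lceil d'\xi\rceil=d'\kappa_d(\xi)-d\kappa_{d'}(\xi),$$
a difference of two numbers in $[0,p-1)$, so of absolute value $<p$. Hence it is $0$ and $\lceil d\xi\rceil/d=\lceil d'\xi\rceil/d'$; both fractions are reduced, so $d=d'$.

**Step 3: there are many multipliers.** Let $\tau=\min(1,1/\eta)$ and $c_0=\tau/4$. We claim: *for every $\delta>0$ and all primes $p\ge p(\delta)$, $|\mathcal E_p(\xi)|\ge c_0p$ for all $\xi\in(0,1)$ outside a set of measure $\le\delta$.*

Let $E=p-1$. If $\gcd(d,\lceil d\xi\rceil)>1$, some prime $\ell$ divides both. Since $\kappa_d<1$, the condition $\kappa_d<1/\eta$ is $\kappa_d<\tau$. So $|\mathcal E_p(\xi)|\ge N_1-\sum_\ell N_\ell$ with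
$$N_1=\#\{d\le E:\kappa_d(\xi)<\tau\},\qquad N_\ell=\#\{d\le E:\ell\mid d,\ \ell\mid\lceil d\xi\rceil,\ \kappa_d(\xi)<\tau\}.$$
Write $d=\ell d'$. The conditions in $N_\ell$ mean exactly $\lceil d'\xi\rceil-d'\xi<\tau/\ell$. Indeed, if $\lceil\ell d'\xi\rceil=\ell k$ and $\ell k-\ell d'\xi<\tau$, then $0\le k-d'\xi<\tau/\ell<1$, so $k=\lceil d'\xi\rceil$. Conversely, if $k=\lceil d'\xi\rceil$ and $k-d'\xi<\tau/\ell$, then $0\le\ell k-\ell d'\xi<\tau\le1$, so $\lceil\ell d'\xi\rceil=\ell k$. The set of $\xi\in(0,1)$ with $\lceil d'\xi\rceil-d'\xi<\tau/\ell$ has measure $\tau/\ell$. So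
$$\int_0^1N_\ell\,\mathrm d\xi=\Big\lfloor\frac E\ell\Big\rfloor\frac\tau\ell\le\frac{\tau E}{\ell^2},$$
and for irrational $\xi$, by equidistribution, $N_1/E\to\tau$ and $N_\ell/E\to\tau/\ell^2$ as $E\to\infty$, for each fixed $\ell$.

Choose an integer $Q$ with $10/Q\le\delta/2$. As $\sum_{\ell>Q}\ell^{-2}\le1/Q$, Markov's inequality gives $\sum_{\ell>Q}N_\ell\le\frac\tau{10}E$ off a set of measure $\le10/Q\le\delta/2$. By (10), the limit of $(N_1-\sum_{\ell\le Q}N_\ell)/E$ is $>\tau/2$ for almost every $\xi$. Convergence almost everywhere on $(0,1)$ implies convergence in measure, so for large $p$ we have $N_1-\sum_{\ell\le Q}N_\ell\ge\frac\tau2E$ off a set of measure $\le\delta/2$. Together, $|\mathcal E_p(\xi)|\ge\big(\frac\tau2-\frac\tau{10}\big)E=\frac{2\tau}5(p-1)\ge\frac\tau4p$ off a set of measure $\le\delta$, for large $p$.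

**Step 4: combine many primes.** Take $\delta=\varepsilon/4$, distinct primes $p_1,\dots,p_r\ge p(\delta)$, $D=\prod p_i$ and $y=Dz$. Then $Y/D=z/\eta+1/(D\eta)$ is equidistributed mod $1$, i.e. $Y$ is equidistributed in $\mathbb R/D\mathbb Z$. Let $G\subseteq\mathbb R/D\mathbb Z$ be the set of $Y$ for which (11) holds for some $p=p_i$ and some $d<p_i$. Condition (11) depends only on $\lfloor Y\rfloor$ mod $p_i$ and on $\xi$, and $G$ is a finite union of intervals. So the density of the $z$ with $Y\in G$ is the normalized measure of $G$, that is, the probability that a uniform $Y\in\mathbb R/D\mathbb Z$ lies in $G$.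

For uniform $Y$, $\lfloor Y\rfloor$ mod $D$ is uniform and independent of $\xi$. By the Chinese remainder theorem the residues $\lfloor Y\rfloor$ mod $p_i$ are independent and uniform. By Step 2, given $\xi$, $\Pr(Y\notin G)\le\prod_i(1-|\mathcal E_{p_i}(\xi)|/p_i)$. Call $p_i$ bad for $\xi$ if $|\mathcal E_{p_i}(\xi)|<c_0p_i$. The expected number of bad $p_i$ is at most $\delta r$, so by Markov's inequality, off a set of $\xi$ of measure $\le2\delta$, at least $r/2$ of the $p_i$ are not bad. Hence
$$\Pr(Y\notin G)\le2\delta+(1-c_0)^{r/2}\le\varepsilon\qquad\text{for }r\text{ large}.$$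
For $Y\in G$ and $z$ large, $m\ge Y/p_i\ge n_1$ automatically, so $f(Dz+1)=f(Dz)$ by Step 1. This proves Proposition 3 in Case I. $\square$

## 12. The shift relation when $1,\alpha,\beta$ are independent

In Case II the two arguments $m$ and $pm$ of Case I are replaced by two integers $m$ and $m_2$ with
$$\lfloor\beta m_2\rfloor=d(y+1),\quad\lfloor\alpha m_2\rfloor=pu,\qquad\lfloor\alpha m\rfloor=u,\quad\lfloor\beta m\rfloor=dv .$$

**Step 1: a sufficient condition.** Put $\lambda=\beta/\alpha$. Let $p\mid y$, $y=pv$, and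
$$X=\frac{(y+1)\alpha}\beta=X_0+\xi,\qquad Y=\frac{y+1}\beta=Y_0+\zeta,\qquad X_0=\lfloor X\rfloor,\ Y_0=\lfloor Y\rfloor .$$
Let $B_0=1+\alpha/\beta$, $E=\lfloor p/(4B_0)\rfloor$, $t_0=\min(1,\frac1\alpha,\frac1{2\beta})$. For $1\le d\le E$ put $\kappa=\kappa_d(\zeta)$, $G_d=\lfloor d\xi+\alpha\kappa\rfloor$, $\vartheta_d=\{d\xi+\alpha\kappa\}$. Suppose
$$\text{(i) }d\ge\lambda,\quad\text{(ii) }\kappa<\frac1\beta,\quad\text{(iii) }p\mid dX_0+G_d,\quad\text{(iv) }\psi:=\Big\{-\frac{dY_0+\lceil d\zeta\rceil-\vartheta_d/\alpha}p\Big\}<t_0.\tag{12}$$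
Let $m_2=dY_0+\lceil d\zeta\rceil=dY+\kappa$. By (ii), $\beta m_2=d(y+1)+\beta\kappa$ with $0\le\beta\kappa<1$, so $\lfloor\beta m_2\rfloor=d(y+1)$. Since $\alpha Y=X$, $\alpha m_2=dX+\alpha\kappa=dX_0+G_d+\vartheta_d$, so $\lfloor\alpha m_2\rfloor=dX_0+G_d=:pu$ with an integer $u$, by (iii). Next, $u/\alpha=(\alpha m_2-\vartheta_d)/(p\alpha)=(m_2-\vartheta_d/\alpha)/p$, so $\psi=\{-u/\alpha\}$ and $m:=u/\alpha+\psi$ is an integer. As $\alpha\psi<\alpha t_0\le1$, $\lfloor\alpha m\rfloor=u$. Finally, using $dy/p=dv$,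
$$\beta m-dv=\frac{d(y+1)+\beta\kappa-\lambda\vartheta_d}p+\beta\psi-dv=\frac{d+\beta\kappa-\lambda\vartheta_d}p+\beta\psi .$$
This is $\ge0$ because $d\ge\lambda\geq\lambda\vartheta_d$. It is $<1$ because $d\le p/4$ gives $\frac{d+1}p\le\frac12$ for $p\ge4$, and $\beta\psi<\beta t_0\le\frac12$. So $\lfloor\beta m\rfloor=dv$. If $m,m_2\ge n_1$, then (9) at $m$ and $m_2$ gives $f(u)=f(d)f(v)$ and $f(p)f(u)=f(d)f(y+1)$, whence $f(y+1)=f(p)f(v)=f(y)$.

**Step 2: success probability for one prime, given $(\xi,\zeta)$.** Let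
$$\mathcal E_p(\xi,\zeta)=\{\lambda\le d\le E:\kappa_d(\zeta)<1/\beta,\ \gcd(d,G_d)=1\}.$$
For $d$ in this set, (iii) determines $X_0$ mod $p$, say $X_0\equiv a_d$. The $a_d$ are distinct. Indeed $G_d-d\xi=\alpha\kappa-\vartheta_d$ lies in $(-1,\alpha/\beta)$, so $|G_d-d\xi|\le B_0$ and
$$|d'G_d-dG_{d'}|=|d'(G_d-d\xi)-d(G_{d'}-d'\xi)|\le B_0(d+d')\le\frac p2<p .$$
If $a_d=a_{d'}$, then $p$ divides $d'G_d-dG_{d'}$, so this is $0$, the reduced fractions $G_d/d$ and $G_{d'}/d'$ agree, and $d=d'$. For each $d$, as $Y_0$ runs through $\mathbb Z/p$, the number in (iv) runs through a translate of $\frac1p\mathbb Z/\mathbb Z$, because $p\nmid d$. So at least $t_0p-1$ residues of $Y_0$ satisfy (iv). Hence, given $(\xi,\zeta)$ and $(X_0,Y_0)$ uniform in $(\mathbb Z/p)^2$, the probability that (12) holds for some $d$ is at least $|\mathcal E_p(\xi,\zeta)|(t_0p-1)/p^2$.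

**Step 3: there are many multipliers.** We claim: *there is $c_1>0$ such that for each $\delta>0$ and all primes $p\ge p(\delta)$, $|\mathcal E_p(\xi,\zeta)|\ge c_1p$ for all $(\xi,\zeta)\in(0,1)^2$ outside a set of measure $\le\delta$.* Let $\tau=\min(1,1/\beta)$,
$$N_1=\#\{d\le E:\kappa_d(\zeta)<\tau\},\qquad N_\ell=\#\{d\le E:\ell\mid d,\ \ell\mid G_d,\ \kappa_d(\zeta)<\tau\},$$
so that $|\mathcal E_p(\xi,\zeta)|\ge N_1-\sum_\ell N_\ell-\lambda$. An integer part $\lfloor x\rfloor$ is divisible by $\ell$ if and only if $\{x/\ell\}<1/\ell$. So for $d=\ell d'$, $\ell\mid G_d$ if and only if $\{d'\xi+\alpha\kappa_d(\zeta)/\ell\}<1/\ell$. For fixed $\zeta$ this has $\xi$-measure exactly $1/\ell$, and $\kappa_d(\zeta)<\tau$ has $\zeta$-measure $\tau$. Hence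
$$\iint N_\ell\,\mathrm d\xi\,\mathrm d\zeta=\Big\lfloor\frac E\ell\Big\rfloor\frac\tau\ell\le\frac{\tau E}{\ell^2}.$$
For almost every $(\xi,\zeta)$ the points $(d'\xi,d'\zeta)$ are equidistributed in the torus $\mathbb R^2/\mathbb Z^2$. Since $\kappa_{\ell d'}(\zeta)=\{-\ell d'\zeta\}$, the conditions in $N_\ell$ say that this point lies in the set of $(x_1,x_2)$ with $\{-\ell x_2\}<\tau$ and $\{x_1+\alpha\{-\ell x_2\}/\ell\}<1/\ell$, which has boundary of measure zero and area $\tau/\ell$. So $N_\ell/E\to\tau/\ell^2$, and similarly $N_1/E\to\tau$. From here the argument of Section 11, Step 3, applies word for word: choose $Q$, bound $\sum_{\ell>Q}N_\ell$ by Markov's inequality, and use convergence in measure and (10) for the rest. It gives $|\mathcal E_p(\xi,\zeta)|\ge\frac{2\tau}5E-\lambda$ off a set of measure $\le\delta$, for large $p$. As $E=\lfloor p/(4B_0)\rfloor$, the right side is at least $c_1p$ with $c_1=\tau/(20B_0)$ for large $p$.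

**Step 4: combine many primes.** Put $c_0=c_1t_0/2$. For $p\ge2/t_0$ and $(\xi,\zeta)$ outside the exceptional set, the probability in Step 2 is at least $c_1(t_0-\frac1p)\ge c_0$. Take $\delta=\varepsilon/4$, distinct large primes $p_1,\dots,p_r$, $D=\prod p_i$, $y=Dz$. Then
$$\Big(\frac XD,\frac YD\Big)=\Big(\frac\alpha\beta z+\frac\alpha{D\beta},\ \frac1\beta z+\frac1{D\beta}\Big)$$
is equidistributed mod $\mathbb Z^2$, since $1,\alpha/\beta,1/\beta$ are linearly independent over $\mathbb Q$ (multiply by $\beta$). The set of $(X,Y)\in(\mathbb R/D\mathbb Z)^2$ satisfying (12) for some $p_i$ and $d$ is a finite union of polygons with part of their boundaries. So its normalized measure is the density of the corresponding $z$. For uniform $(X,Y)$ the pairs $(X_0,Y_0)$ mod $p_i$ are independent, uniform, and independent of $(\xi,\zeta)$. By Markov's inequality, off a set of $(\xi,\zeta)$ of measure $\le2\delta$ at least $r/2$ of the $p_i$ are not exceptional, so the failure probability is at most $2\delta+(1-c_0)^{r/2}\le\varepsilon$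 for $r$ large. In case of success, $m_2\ge Y$ and $m\ge u/\alpha=(m_2-\vartheta_d/\alpha)/p_i$, so $m,m_2\ge n_1$ and $u\ge1$ for $z$ large, and Step 1 gives $f(Dz+1)=f(Dz)$. This proves Proposition 3 in Case II. $\square$

## 13. Irrational entries: $f(g)=g^{it}$ and $t=0$

**Step 1: obtain $\chi$, $t$ and $h$.** Proposition 3 with $\varepsilon=\frac14$ gives a $D$ such that $f(Dz+1)=f(Dz)$ on a set of lower density $\ge\frac34>\frac12$. Lemma 1 with $a_1=a_2=D$, $b_1=1$, $b_2=0$ gives $\chi$ mod $q$, $t$ and $\theta_p$. Let $h$ be completely multiplicative with $h(p)=e^{i\theta_p}$; then $f(k)=\chi(k)h(k)k^{it}$ for $\gcd(k,q)=1$.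

**Step 2: sequences with prescribed small parts.** The aim is to apply Lemma 2 to both sides of (8), or of (9), at once. Put
$$(x_n,x'_n)=(n,\lfloor\eta n\rfloor)\ \text{in Case I},\qquad(x_n,x_n')=(\lfloor\alpha n\rfloor,\lfloor\beta n\rfloor)\ \text{in Case II}.$$
Let $g_1,g_2\ge1$, let $w\ge\max(g_1,g_2,q)$ be an integer, $L=qg_1g_2\prod_{p\le w}p$, and let $\mathcal B$ be the set of large $n$ with $x_n\equiv g_1$ and $x'_n\equiv g_2$ mod $L$. The condition $\lfloor\gamma n\rfloor\equiv g$ mod $L$ says that $\gamma n/L$ mod $1$ lies in an interval of length $1/L$. So by equidistribution of $(n\bmod L,\ \eta n/L\bmod1)$ in Case I, and of $(\alpha n/L,\beta n/L)$ mod $\mathbb Z^2$ in Case II, $\mathcal B$ has density $L^{-2}>0$. For $n\in\mathcal B$ we have $x_n=g_1+Ls$ with an integer $s\ge0$, so $x_n=g_1k_n$ with $k_n=1+(L/g_1)s\equiv1$ mod $q\prod_{p\le w}p$. Similarly $x'_n=g_2k'_n$ with $k'_n\equiv1$ mod $q\prod_{p\le w}p$.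

Enumerate $\mathcal B$ increasingly. Both sequences $(x_n)_{n\in\mathcal B}$, $(x'_n)_{n\in\mathcal B}$ satisfy the hypotheses of Lemma 2. Growth is linear because $\mathcal B$ has positive density. A value of $\lfloor\gamma n\rfloor$ is taken at most $\lceil1/\gamma\rceil$ times. For primes $p>w$, which do not divide $L$, the conditions $x_n\equiv g_1$ mod $L$ and $p\mid x_n$ fix one class of $x_n$ mod $Lp$. By the same equidistribution with $Lp$ in place of $L$ in that coordinate, the set where they hold together with $x'_n\equiv g_2$ mod $L$ has density $\frac1{Lp\cdot L}$, i.e. relative density $\frac1p$ in $\mathcal B$. With $Lpp'$ and $Lp^2$ instead we get $\frac1{pp'}$ and $\frac1{p^2}$, and the same holds for $x'_n$.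

As $k_n,k_n'\equiv1$ mod $q$,
$$f(x_n)=f(g_1)h(k_n)(x_n/g_1)^{it},\qquad f(x'_n)=f(g_2)h(k'_n)(x_n'/g_2)^{it},$$
and by Lemma 2 both $h(k_n)$ and $h(k'_n)$ are, in the mean over the first $M$ elements of $\mathcal B$, within $\varepsilon(w)+o(1)$ of the same number $e^{i\eta_w(M)}$.

**Step 3: end of Case I.** By (8), $f(x'_n)=Kf(x_n)$; divide by $x_n^{it}$ and use $(x_n'/x_n)^{it}\to\eta^{it}$. This gives
$$\big|f(g_2)g_2^{-it}\eta^{it}-Kf(g_1)g_1^{-it}\big|\le2\varepsilon(w).$$
Let $w\to\infty$ with $g_1,g_2$ fixed: equality holds for all $g_1,g_2$. Taking $g_1=g_2=1$ gives $K=\eta^{it}$, and then $g_1=1$ gives $f(g)=g^{it}$ for all $g$. So (8) reads $(\lfloor\eta n\rfloor/(\eta n))^{it}=1$, i.e.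
$$t\log\Big(1-\frac{\{\eta n\}}{\eta n}\Big)\in2\pi\mathbb Z\qquad(n\ge n_1).$$
The logarithms tend to $0$, and they are nonzero since $\eta$ is irrational. Hence $t=0$ and $f\equiv1$.

**Step 4: end of Case II.** By (9), $f(x_n)=f(x'_n)$; divide by $n^{it}$ and use $x_n/n\to\alpha$, $x'_n/n\to\beta$. As before,
$$f(g_1)g_1^{-it}\alpha^{it}=f(g_2)g_2^{-it}\beta^{it}\qquad\text{for all }g_1,g_2 .$$
Taking $g_1=g_2=1$ gives $\alpha^{it}=\beta^{it}$, and then $f(g)=g^{it}$ for all $g$. Now (9), divided by $(\alpha n)^{it}=(\beta n)^{it}$, gives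
$$t\Big[\log\Big(1-\frac{\{\alpha n\}}{\alpha n}\Big)-\log\Big(1-\frac{\{\beta n\}}{\beta n}\Big)\Big]\in2\pi\mathbb Z .$$
The left side tends to $0$, so it is $0$ for all large $n$. If $t\ne0$, then $\{\alpha n\}/\alpha=\{\beta n\}/\beta$ for all large $n$. But $(\alpha n,\beta n)$ is equidistributed in the torus, so it visits open sets away from this line segment for arbitrarily large $n$, a contradiction. Hence $t=0$ and $f\equiv1$.

In both cases $\mathcal F^\perp_{\alpha,\beta}=\{1\}$, so $\mathcal F_{\alpha,\beta}=\mathbb Q^+$ by Section 2, which proves Theorem C. $\blacksquare$
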